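# A maximal injective MASA in $R\,\bar\otimes\,L(F_n)$

## 1. MASAs, injective algebras and the Fock model of $L(F_n)$

All von Neumann algebras below are finite, have separable predual, and carry a fixed faithful normal trace; the only exceptions are algebras $B(K)$ of all bounded operators. All subalgebras contain the unit of the ambient algebra. (A subalgebra containing a unital subalgebra is automatically unital.) Inner products are linear in the first variable.

**Standard form and conditional expectations.** Let $M$ be a finite von Neumann algebra with trace $\tau$. Then $M$ acts on $L^2(M)$, the completion of $M$ for $\|x\|_2=\tau(x^*x)^{1/2}$. The class $\xi_0$ of $1$ is cyclic and separating, and $\tau(x)=\langle x\xi_0,\xi_0\rangle$. For a subalgebra $M_0\subseteq M$ we identify $L^2(M_0)$ with $\overline{M_0\xi_0}$. There is a trace-preserving conditional expectation $E_{M_0}:M\to M_0$, and $E_{M_0}(b)\xi_0$ is the orthogonal projection of $b\xi_0$ onto $L^2(M_0)$. We use this constantly in the following form: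
$$b\in M,\quad b\xi_0\in L^2(M_0)\quad\Longrightarrow\quad b=E_{M_0}(b)\in M_0 .\tag{1}$$
Example: for $M=M_2(\mathbb C)$ and $M_0$ the diagonal matrices, $E_{M_0}$ erases the off-diagonal entries.

**Definition (MASA).** A MASA of $M$ is an abelian von Neumann subalgebra $A\subseteq M$ with $A'\cap M=A$.

Example: the diagonal matrices in $M_k(\mathbb C)$. An infinite example: the hyperfinite II$_1$ factor $R$ is the closure of $\bigotimes_{j\ge1} M_2(\mathbb C)$ in its trace representation. Let $D_k$ be the diagonal matrices of the first $k$ factors and $D=(\bigcup_k D_k)''$. Then $D$ is a MASA of $R$. Indeed, let $x\in D'\cap R$ and $\varepsilon>0$, and choose $k$ and $y\in M_2(\mathbb C)^{\otimes k}$ with $\|x-y\|_2<\varepsilon$. Averaging $uyu^*$ over the compact group of unitaries $u\in D_k$ produces a matrix $y_0\in M_2(\mathbb C)^{\otimes k}$ commuting with $D_k$, so $y_0\in D_k$. Since $uxu^*=x$, we still have $\|x-y_0\|_2\le\varepsilon$. Hence $x$ is a $\|\cdot\|_2$-limit of elements of $D$, and $x\in D$ by (1).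

**Definition (injective, hyperfinite).** A von Neumann algebra $B\subseteq B(K)$ is injective if there is a norm-one projection of $B(K)$ onto $B$. It is hyperfinite if $B=(\bigcup_k F_k)''$ for finite-dimensional unital $*$-subalgebras $F_1\subseteq F_2\subseteq\cdots$. By Connes' theorem the two properties are equivalent in our setting.

Examples: $M_k(\mathbb C)$; $R$; every abelian algebra, where $F_k$ is spanned by finitely many spectral projections. If $B_1,B_2$ are hyperfinite, so is $B_1\bar\otimes B_2$: take tensor products of the finite-dimensional algebras. A subalgebra of a finite injective algebra is injective: compose the norm-one projection with the conditional expectation.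

**Definition (maximal injective).** A von Neumann subalgebra $B\subseteq M$ is a maximal injective subalgebra if $B$ is injective and there is no injective $C$ with $B\subsetneq C\subseteq M$.

Example: the only maximal injective subalgebra of $R$ is $R$. In particular no MASA of $R$ is maximal injective in $R$.

**Definition (Fock model).** Let $2\le n\le\infty$, let $H=\mathbb C^n$ ($=\ell^2$ if $n=\infty$) have orthonormal basis $(e_i)$, and let $\mathcal F=\mathbb C\Omega\oplus\bigoplus_{k\ge1}H^{\otimes k}$. The creation operators $l_i\eta=e_i\otimes\eta$ (with $l_i\Omega=e_i$) satisfy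
$$l_i^*l_j=\delta_{ij}1,\qquad l_i^*\Omega=0 .$$
Put $s(e_i)=l_i+l_i^*$ and $N=\{s(e_i):i\}''$. By Voiculescu, $N\cong L(F_n)$, and $\Omega$ is cyclic for $N$ and induces its faithful normal trace. Thus $\mathcal F=L^2(N)$.

Example: $s(e_1)\Omega=e_1$ and $s(e_1)^2\Omega=e_1\otimes e_1+\Omega$, so the trace of $s(e_1)^2$ is $1$ and that of $s(e_1)^4$ is $\|s(e_1)^2\Omega\|^2=2$. These are the second and fourth moments of the semicircle law $\sigma$ on $[-2,2]$, with density $\frac1{2\pi}\sqrt{4-t^2}$. Recall that $\sigma$ is the distribution of (shift)$+$(shift)$^*$ with respect to $\delta_0$, for the unilateral shift on $\ell^2(\{0,1,2,\dots\})$. Note also that $s(e_{i})$ maps a basis tensor $e_{i_1}\otimes\cdots\otimes e_{i_k}$ to $e_i\otimes e_{i_1}\otimes\cdots\otimes e_{i_k}$ plus a tensor of length $k-1$ (or $0$). So, by induction on length, the vectors $z\Omega$, with $z$ a polynomial in the $s(e_i)$, contain all basis tensors, and they are dense in $\mathcal F$.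

**The ambient algebra.** Let $P$ be a finite von Neumann algebra with separable predual and faithful normal trace $\tau_P$, acting on $L^2(P)$ by left multiplication. Put $M=P\bar\otimes N$. It acts on $K=L^2(P)\otimes\mathcal F=L^2(M)$ with trace vector $\xi_0=\hat1\otimes\Omega$ and trace $\tau$. Example: for $P=M_2(\mathbb C)$, $M=M_2(N)$ with the normalized trace.

## 2. Can a MASA of $R\,\bar\otimes\,L(F_n)$ be maximal injective?

An abelian algebra is injective, so a MASA $A$ of $M$ is injective, and nothing abelian lies properly above it. It may well lie below a larger noncommutative injective algebra. We ask: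

*Is there a MASA $A$ of $R\,\bar\otimes\,L(F_n)$ that is a maximal injective subalgebra?*

The first factor pulls toward "no", because in $R$ alone no MASA is maximal injective. The second factor pulls toward "yes": the case $P=\mathbb C$ of the theorem below says that $\{s(e_1)\}''$ is a maximal injective MASA of $L(F_n)$. The answer turns out to be yes.

## 3. Tensor product MASAs, and the case of $2\times2$ matrices

**The natural first attempt.** Take a MASA $D$ of $R$, a MASA $A_2$ of $N=L(F_n)$ (say $\{s(e_1)\}''$), and $D\bar\otimes A_2$. It is abelian, but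
$$D\bar\otimes A_2\subsetneq R\,\bar\otimes A_2\subseteq R\,\bar\otimes N,$$
and $R\bar\otimes A_2$ is hyperfinite. So no algebra of this form is maximal injective, however good $A_2$ is. The failure occurs at a precise point: elements of the form $1\otimes a$ commute with all of $R\otimes 1$, so they give no control over $R$.

It is worth recording what we would like instead. Suppose some single $S=S^*\in A$ has the property that every injective subalgebra containing $S$ lies in $A$. If $x=x^*\in M$ commutes with $S$, then $\{x,S\}''$ is abelian, hence injective, so $x\in A$. Thus $\{S\}'\cap M\subseteq A$ must be abelian, and an element $S=1\otimes a$ is out of the question when $P=R$.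

**Two by two matrices.** Let $P=M_2(\mathbb C)$, $M=M_2(N)$. The obstruction is already visible here: the matrix unit $e_{12}\otimes1$ commutes with $1\otimes s(e_1)$. To break this, put different generators of $N$ on the diagonal. For an angle $\theta$ put
$$l_\theta=\cos\theta\, l_1+\sin\theta\, l_2,\qquad s_\theta=l_\theta+l_\theta^*=\cos\theta\,s(e_1)+\sin\theta\,s(e_2),$$
and for $0\le\alpha<\beta\le1$ let $S=\mathrm{diag}(s_\alpha,s_\beta)$. Now $[S,e_{12}\otimes1]=e_{12}\otimes(s_\alpha-s_\beta)\ne0$. There is a quantitative version. With $L=\mathrm{diag}(l_\alpha,l_\beta)$ we have $L^*L=1$, $S=L+L^*$, and since $l_\alpha^*l_\beta=\cos\alpha\cos\beta+\sin\alpha\sin\beta=\cos(\alpha-\beta)$,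
$$L^{*k}(e_{12}\otimes1)L^k=\cos^k(\alpha-\beta)\;e_{12}\otimes1\ \longrightarrow\ 0,\qquad L^{*k}(e_{11}\otimes1)L^k=e_{11}\otimes1 .$$
Compression by powers of $L$ kills the off-diagonal part of $P$ and keeps the diagonal. A second computation concerns $N$: for $P=\mathbb C$ and $L=l_1$,
$$l_1^{*k}\,s(e_2)\,l_1^k=0,\qquad l_1^{*k}s(e_1)l_1^k=s(e_1)\qquad(k\ge1).$$
So in $N$ the compression kills the other generator and keeps $S=s(e_1)$. The proof rests on these two effects. What has to be supplied is (i) a reason why an injective algebra containing $S$ cares about compression by $L^k$, and (ii) the passage from two angles to a continuum of angles.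

## 4. The rotating generator, and the theorems

Let $D\subseteq P$ be an abelian von Neumann subalgebra and $C=D'\cap P\supseteq D$. Since $D$ has separable predual, it is generated by one self-adjoint element, and after rescaling $D=\{h\}''$ with $0\le h\le1$. Put $c=\cos h$, $d=\sin h\in D$, so $c^2+d^2=1$, and
$$L_1=L=c\otimes l_1+d\otimes l_2,\quad L_2=-d\otimes l_1+c\otimes l_2,\quad L_i=1\otimes l_i\ (i\ge3),\qquad S_i=L_i+L_i^*,\quad S=S_1.$$
If $D=L^\infty$ of an interval and $h$ is the coordinate $t$, then $S$ is the field $t\mapsto\cos(t)s(e_1)+\sin(t)s(e_2)$: over each point there is a different generator of $N$. The following facts are direct.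

* $L_i\in D\bar\otimes B(\mathcal F)$ and $L_i^*L_j=\delta_{ij}1$. For instance $L_1^*L_1=(c^2+d^2)\otimes 1=1$ and $L_1^*L_2=(-cd+dc)\otimes1=0$.
* The $L_i$ commute with $C\otimes1$, because $c,d\in D$.
* $L_i^*$ annihilates $L^2(P)\otimes\Omega$, because every $l_j^*$ annihilates $\Omega$.
* $S=c\otimes s(e_1)+d\otimes s(e_2)$, $S_2=-d\otimes s(e_1)+c\otimes s(e_2)$ and $S_i=1\otimes s(e_i)$ $(i\ge3)$ lie in $D\bar\otimes N\subseteq M$, and they commute with $C\otimes 1$.

**Theorem A.** If $D$ is a MASA of $P$, then $A=(D\otimes1)\vee\{S\}''$ is a MASA of $M=P\bar\otimes L(F_n)$ and is a maximal injective subalgebra of $M$. Moreover every injective von Neumann subalgebra of $M$ containing the single element $S$ is contained in $A$. Taking $P=R$ and $D$ any MASA of $R$ gives, for every $n\ge2$ (also $n=\infty$), a MASA of $R\,\bar\otimes\,L(F_n)$ that is a maximal injective subalgebra.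

**Theorem B.** Let $D\subseteq P$ be any abelian von Neumann subalgebra and $C=D'\cap P$.

1. $\{S\}'\cap M=\mathcal A:=(C\otimes1)\vee\{S\}''\cong C\,\bar\otimes\,\{S\}''$, and $\{S\}''$ is diffuse.
2. Every injective von Neumann subalgebra $B\subseteq M$ with $S\in B$ satisfies $B\subseteq\mathcal A$.
3. If $C$ is injective, then $\mathcal A$ is maximal injective, and it is the unique maximal injective subalgebra containing $S$. If $C$ is not injective, $\mathcal A$ is not injective.
4. $(D\otimes1)\vee\{S\}''$ is maximal injective in $M$ if and only if $D$ is a MASA of $P$.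

**Corollary C.** If $Q$ is any II$_1$ factor with separable predual and $1<t\le\infty$, then $Q\,\bar\otimes\,L(F_t)$, with $L(F_t)$ an interpolated free group factor, contains a MASA that is maximal injective.

The heart is B(2). Sections 5–7 prove it. Throughout those sections, $B\subseteq M$ is an injective von Neumann subalgebra with $S\in B$.

## 5. A $B$-central state that lives on the range of every $L^k$

**Step 1: a state commuting with $B$.** The purpose is to turn injectivity into a functional on all of $B(K)$, which sees the operator $L\notin M$.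

By Connes' theorem write $B=(\bigcup F_k)''$ with $F_1\subseteq F_2\subseteq\cdots$ finite-dimensional unital $*$-subalgebras. Let $\mathrm{Lim}$ be a Banach limit on bounded sequences and put
$$\Phi(T)=\mathrm{Lim}_k\int_{U(F_k)}\langle Tv\xi_0,v\xi_0\rangle\,dv\qquad(T\in B(K)),$$
where $dv$ is the Haar probability measure of the compact group $U(F_k)$. Then $\Phi$ is positive and $\Phi(1)=1$, so it is a state. For $x\in M$ we have $\langle xv\xi_0,v\xi_0\rangle=\tau(v^*xv)=\tau(x)$, so $\Phi|_M=\tau$. We claim
$$\Phi(bT)=\Phi(Tb)\qquad(b\in B,\ T\in B(K)).\tag{2}$$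
Let $u\in U(F_j)$. For $k\ge j$ the substitution $v\mapsto uv$ preserves Haar measure on $U(F_k)$, so $\Phi(u^*Tu)=\Phi(T)$; replacing $u$ by $u^*$, also $\Phi(uTu^*)=\Phi(T)$. Applying this to $Tu$ in place of $T$ gives $\Phi(uT)=\Phi(u(Tu)u^*)=\Phi(Tu)$. Unitaries span $F_j$, so (2) holds for $b\in\bigcup F_j$. For general $b\in B$, Kaplansky's density theorem gives $b_i\in\bigcup F_j$ with $\|b-b_i\|_2\to0$. By the Cauchy–Schwarz inequality for $\Phi$ and $\Phi|_M=\tau$,
$$|\Phi(T(b-b_i))|^2\le\Phi(TT^*)\,\tau\big((b-b_i)^*(b-b_i)\big)\le\|T\|^2\|b-b_i\|_2^2,$$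
$$|\Phi((b-b_i)T)|^2\le\tau\big((b-b_i)(b-b_i)^*\big)\,\Phi(T^*T)\le\|T\|^2\|b-b_i\|_2^2 ,$$
the last because $\tau$ is a trace. Let $i\to\infty$.

**Step 2: $\Phi$ ignores the complement of the range of $L^k$.** This is the answer to (i) of Section 3. We use only $S\in B$. Put $\Pi_k=L^kL^{*k}$ and $\Pi_k^\perp=1-\Pi_k$, which are projections since $L^*L=1$.

**Lemma 1.** $\Phi(\Pi_k^\perp)=0$ for all $k\ge1$. Hence $\Phi(\Pi_k^\perp T)=\Phi(T\Pi_k^\perp)=0$ for all $T\in B(K)$.

*Proof.* Let $q=1-LL^*=\Pi_1^\perp$. From $L^*L=1$ we get $L^*q=0$ and $qL=0$.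

First we compute $qf(S)q$. Expand $S^m=(L+L^*)^m$ into $2^m$ words in $L,L^*$ and cancel every $L^*L$. Each word becomes some $L^iL^{*j}$, and $qL^iL^{*j}q=\delta_{i0}\delta_{j0}\,q$. So $qS^mq=\nu_mq$, where $\nu_m$ is the number of words reducing to $1$. (For $m=4$ these are $L^*LL^*L$ and $L^*L^*LL$, so $\nu_4=2$.) The unilateral shift satisfies the same relations, with the projection onto $\mathbb C\delta_0$ in place of $q$, so $\nu_m$ is the $m$-th moment of its real part (shift)$+$(shift)$^*$ at $\delta_0$, that is, $\nu_m=\int t^m\,d\sigma$. Since $\|S\|\le2$, uniform approximation by polynomials gives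
$$qf(S)q=\Big(\int f\,d\sigma\Big)q\qquad(f\in C[-2,2]).\tag{3}$$

Next we show $\Phi(q)=0$. Let $G$ be the distribution function of $\sigma$. It is continuous, and it carries $\sigma$ to Lebesgue measure on $[0,1]$. Put $f=e^{2\pi iG}$ and $U=f(S)$, a unitary in $\{S\}''\subseteq B$. By (3), for $m\ne0$,
$$qU^mq=\Big(\int_0^1e^{2\pi imr}\,dr\Big)q=0 .$$
For $m\ne m'$ it follows that $(U^mqU^{-m})(U^{m'}qU^{-m'})=U^m(qU^{m'-m}q)U^{-m'}=0$, so the projections $U^mqU^{-m}$, $m\in\mathbb Z$, are mutually orthogonal. By (2) all have the same value $\Phi(U^mqU^{-m})=\Phi(q)$. The sum of any $r$ of them is at most $1$, so $r\,\Phi(q)\le1$ for every $r$. Hence $\Phi(q)=0$.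

Now we pass to $\Pi_k^\perp$. For $j\ge1$, $SL^jq=L^{j+1}q+L^{j-1}q$, and $Sq=Lq$. With $p_0=1$, $p_1(t)=t$, $p_{j+1}=tp_j-p_{j-1}$, induction gives $L^jq=p_j(S)q$; for instance $L^2q=S^2q-q$. Since $p_j(S)\in B$ is self-adjoint, (2) gives
$$\Phi(L^jqL^{*j})=\Phi\big(p_j(S)\,q\,p_j(S)\big)=\Phi\big(q\,p_j(S)^2\big)=0,$$
the last by Cauchy–Schwarz, $|\Phi(qT)|^2\le\Phi(q)\Phi(T^*T)=0$. Telescoping, $\Pi_k^\perp=\sum_{j<k}L^j(1-LL^*)L^{*j}=\sum_{j<k}L^jqL^{*j}$, so $\Phi(\Pi_k^\perp)=0$. The final assertion is Cauchy–Schwarz again. $\square$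

**Step 3: a test for orthogonality to $B$.** We now convert decay under compression into orthogonality. Let
$$\mathcal T=\{y\in M:\ \|\Pi_ky\Pi_k\|\to0\ \text{as } k\to\infty\},$$
a linear subspace of $M$ closed under $*$. Since $\Pi_ky\Pi_k=L^k(L^{*k}yL^k)L^{*k}$, the condition is $\|L^{*k}yL^k\|\to0$.

**Lemma 2.** If $y\in\mathcal T$ and $b\in B$, then $\tau(yb)=0$. Consequently $b\xi_0\perp y\xi_0$.

*Proof.* As $yb\in M$, Lemma 1 gives $\tau(yb)=\Phi(yb)=\Phi(\Pi_kyb)$. Split $\Pi_kyb=\Pi_ky\Pi_kb+\Pi_ky\Pi_k^\perp b$. By (2), $\Phi(\Pi_ky\Pi_k^\perp b)=\Phi(b\,\Pi_ky\,\Pi_k^\perp)=0$, using Lemma 1. So $|\tau(yb)|=|\Phi(\Pi_ky\Pi_kb)|\le\|\Pi_ky\Pi_k\|\,\|b\|\to0$. For the last claim, $\langle b\xi_0,y\xi_0\rangle=\tau(y^*b)$ and $y^*\in\mathcal T$. $\square$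

It remains to find enough elements of $\mathcal T$. The target is that the orthogonal complement of $\mathcal T\xi_0$ lies in $L^2(\mathcal A)$. We treat the $P$-direction first and the $N$-direction second.

## 6. The compression $\varphi(y)=cyc+dyd$ and the inclusion $B\subseteq C\,\bar\otimes\,N$

**Step 4: compressing elementary tensors.** This step reduces decay in $M$ to decay in $P$. For $y\in P$,
$$L^*(y\otimes1)L=(c\otimes l_1^*+d\otimes l_2^*)(y\otimes1)(c\otimes l_1+d\otimes l_2)=\varphi(y)\otimes1,\qquad\varphi(y):=cyc+dyd .$$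
The map $\varphi:P\to P$ is $*$-preserving, has norm at most $1$ because $L$ is an isometry, and is $D$-bimodular: $\varphi(xyx')=x\varphi(y)x'$ for $x,x'\in D$. Let $\mathcal T_P=\{y\in P:\|\varphi^k(y)\|\to0\}$, again a $*$-closed subspace. In the $2\times 2$ example, $\varphi$ multiplies the $(i,j)$ entry by the cosine of the difference of the angles, and $\mathcal T_P$ is the set of off-diagonal matrices.

**Lemma 3.** If $y\in\mathcal T_P$ and $z$ is a polynomial in the $s(e_i)$, then $y\otimes z\in\mathcal T$.

*Proof.* By $l_i^*l_j=\delta_{ij}1$, $z$ is a linear combination of terms $l_Il_J^*$ with $l_I=l_{i_1}\cdots l_{i_a}$, $l_J=l_{j_1}\cdots l_{j_b}$. Put $x_1=c$, $x_2=d$, $x_i=0$ for $i\ge3$, and $x_I=\prod_rx_{i_r}\in D$. These are commuting self-adjoint contractions. Since $L^*(1\otimes l_i)=x_i\otimes1$ and $L^*$ commutes with $D\otimes1$, we can absorb the letters of $I$ one at a time: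
$$L^{*a}(1\otimes l_I)=L^{*(a-1)}(x_{i_1}\otimes1)(1\otimes l_{i_2}\cdots l_{i_a})=(x_{i_1}\otimes1)L^{*(a-1)}(1\otimes l_{i_2}\cdots l_{i_a})=\cdots=x_I\otimes1 .$$
Taking adjoints (with $J$ for $I$), $(1\otimes l_J^*)L^b=x_J\otimes1$. Let $r=\max(a,b)$ and $k\ge r$. Then
$$L^{*k}(y\otimes l_Il_J^*)L^k=L^{*(k-a)}(x_Iyx_J\otimes1)L^{k-b}=L^{*(r-a)}\Big(L^{*(k-r)}(x_Iyx_J\otimes1)L^{k-r}\Big)L^{r-b}.$$
The middle factor is $\varphi^{k-r}(x_Iyx_J)\otimes1=x_I\varphi^{k-r}(y)x_J\otimes1$. So the norm is at most $\|\varphi^{k-r}(y)\|\to0$. $\square$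

**Step 5: enough decay in $P$.** We need $\mathcal T_P$ to be large. From the $2\times2$ case one might hope that every $y\in P$ with $E_C(y)=0$ lies in $\mathcal T_P$. This is false in general. Let $P=\bigoplus_{m\ge1}M_2(\mathbb C)$, with a weighted trace, and $h=\bigoplus_m\mathrm{diag}(0,1/m)$. Commuting with $h$ means commuting blockwise, so $C$ is the algebra of diagonal elements. The element $y=(e_{12})_{m\ge1}$ satisfies $E_C(y)=0$, while $\varphi^k(y)=(\cos^k(1/m)\,e_{12})_m$ has norm $\sup_m\cos^k(1/m)=1$ for every $k$. Angles that are close contract slowly, and there is no uniform rate. The remedy is to ask for less: we only need that a vector orthogonal to $\mathcal T_P$ in $L^2(P)$ commutes with $h$. For this we may cut the spectrum of $h$ into short intervals, use decay only between intervals that are a definite distance apart, and accept an error of the size of the interval.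

**Lemma 4.** The orthogonal complement of $\mathcal T_P$ in $L^2(P)$ is contained in $L^2(C)$.

*Proof.* Fix $m\ge1$. Partition $[0,1]$ into consecutive intervals $I_1,\dots,I_m$ of length $\frac1m$ with midpoints $\alpha_i$, and let $p_i=1_{I_i}(h)\in D$. So $\sum_ip_i=1$.

*Claim: $p_iPp_j\subseteq\mathcal T_P$ if $|i-j|\ge2$.* Write $\alpha=\alpha_i$, $\beta=\alpha_j$, $s=(h-\alpha)p_i$, $t=(h-\beta)p_j$, so $\|s\|,\|t\|\le\frac1{2m}$. For $y\in p_iPp_j$ we may replace $h$ by $\alpha+s$ when it stands to the left of $y$, and by $\beta+t$ when it stands to the right: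
$$\varphi(y)=\cos(\alpha+s)\,y\cos(\beta+t)+\sin(\alpha+s)\,y\sin(\beta+t).$$
Left multiplication by functions of $s$ commutes with right multiplication by functions of $t$, so the addition formulas apply to these commuting operations. The right side is "$\cos((\alpha-\beta)+(s-t))$" applied to $y$, that is,
$$\varphi(y)=\cos(\alpha-\beta)\,[\cos s\,y\cos t+\sin s\,y\sin t]-\sin(\alpha-\beta)\,[\sin s\,y\cos t-\cos s\,y\sin t].$$
The first bracket is the product of the row $(\cos s,\ \sin s)$, the matrix $y\otimes1_2$ and the column $(\cos t,\ \sin t)^{T}$. Row and column have norm $1$ because $\cos^2+\sin^2=1$, so the bracket has norm at most $\|y\|$. The second bracket has norm at most $(\|s\|+\|t\|)\|y\|\le\frac1m\|y\|$, since $\|\sin s\|\le\|s\|$, $\|\sin t\|\le\|t\|$. With $\gamma=|\alpha-\beta|=|i-j|/m\in[\frac2m,1]$,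
$$\|\varphi(y)\|\le\kappa\|y\|,\qquad\kappa=\cos\gamma+\tfrac1m\sin\gamma .$$
Now $\kappa<1$, because $\sin\gamma>0$ and $1-\cos\gamma=\sin\gamma\tan\frac\gamma2>\sin\gamma\cdot\frac\gamma2\ge\frac1m\sin\gamma$. By $D$-bimodularity $\varphi(p_iPp_j)\subseteq p_iPp_j$, so we may iterate: $\|\varphi^k(y)\|\le\kappa^k\|y\|\to0$. This proves the claim.

*Vectors orthogonal to $\mathcal T_P$ commute with $D$.* Let $\eta\perp\mathcal T_P$ and $|i-j|\ge2$. For $y\in p_iPp_j$ we have $\langle p_i\eta p_j,y\rangle=\langle\eta,p_iyp_j\rangle=\langle\eta,y\rangle=0$ by the claim. As $p_iPp_j$ is dense in $p_iL^2(P)p_j$, this gives $p_i\eta p_j=0$. Therefore $h\eta-\eta h$ is the sum over $|i-j|\le1$ of the vectors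
$$hp_i\eta p_j-p_i\eta p_jh=(h-\alpha_i)p_i\eta p_j-p_i\eta p_j(h-\alpha_j)+(\alpha_i-\alpha_j)p_i\eta p_j .$$
Their norms are at most $\big(\frac1{2m}+\frac1{2m}+\frac1m\big)\|p_i\eta p_j\|=\frac2m\|p_i\eta p_j\|$. They lie in the mutually orthogonal subspaces $p_iL^2(P)p_j$, so
$$\|h\eta-\eta h\|^2\le\frac4{m^2}\sum_{i,j}\|p_i\eta p_j\|^2=\frac4{m^2}\|\eta\|^2 .$$
Here $\eta$ does not depend on $m$, so letting $m\to\infty$ gives $h\eta=\eta h$. Then $x\eta=\eta x$ for polynomials $x$ in $h$. By Kaplansky, a self-adjoint $x\in D$ is a strong limit of a bounded sequence of self-adjoint polynomials in $h$, and both $x\mapsto x\eta$ and $x\mapsto\eta x$ are continuous along it. So $x\eta=\eta x$ for all $x\in D$.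

*Such vectors lie in $L^2(C)$.* Given $\varepsilon>0$, choose $x\in P$ with $\|x-\eta\|_2<\varepsilon$. Let $x_0$ be the element of minimal norm in the $\|\cdot\|_2$-closed convex hull of $\{uxu^*:u\in U(D)\}$. It lies in $P$, because the ball of radius $\|x\|$ in $P$ is $\|\cdot\|_2$-closed. The hull is invariant under $y\mapsto uyu^*$, which preserves $\|\cdot\|_2$, so by uniqueness of the minimal element $ux_0u^*=x_0$ for all $u\in U(D)$. Hence $x_0\in D'\cap P=C$. Since $u\eta u^*=\eta$, every convex combination satisfies $\|\sum\lambda_iu_ixu_i^*-\eta\|_2=\|\sum\lambda_iu_i(x-\eta)u_i^*\|_2<\varepsilon$, so $\|x_0-\eta\|_2\le\varepsilon$. As $\varepsilon$ was arbitrary, $\eta\in L^2(C)$. $\square$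

**Step 6: $B\subseteq C\bar\otimes N$.** We combine the lemmas. Let $b\in B$. By Lemmas 2 and 3, $b\xi_0\perp(y\otimes z)\xi_0=\hat y\otimes z\Omega$ for all $y\in\mathcal T_P$ and all polynomials $z$ in the $s(e_i)$. The vectors $z\Omega$ are dense in $\mathcal F$, so $b\xi_0$ is orthogonal to $\overline{\mathcal T_P}\otimes\mathcal F$. By Lemma 4,
$$b\xi_0\in\mathcal T_P^{\perp}\otimes\mathcal F\subseteq L^2(C)\otimes L^2(N)=L^2(C\bar\otimes N),$$
and (1) gives $b\in C\bar\otimes N$.

Compare with Section 3: if $h$ is a scalar, then $\varphi=\mathrm{id}$, $\mathcal T_P=0$, $C=P$, and this step says nothing. It is here that the rotation is used.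

## 7. Words in the $L_i$ and the inclusion $B\subseteq(C\otimes1)\vee\{S\}''$

**Step 7: a basis of $C\bar\otimes N$ adapted to $S$.** The aim is to describe $L^2(C\bar\otimes N)$ by words in which "powers of $S$" are visibly separated from the rest. For a word $I=(i_1,\dots,i_m)$ put
$$W_I=\sum_{j=0}^mL_{i_1}\cdots L_{i_j}\,L_{i_{j+1}}^*\cdots L_{i_m}^*,\qquad W_\emptyset=1 .$$
For example, $W_{(1)}=S$ and $W_{(1,2)}=L_1^*L_2^*+L_1L_2^*+L_1L_2=S_1S_2$, where the fourth term $L_1^*L_2$ of the product is $0$. In general,
$$S_iW_I=W_{iI}+\delta_{i,i_1}W_{(i_2,\dots,i_m)}\quad(m\ge1),\qquad S_iW_\emptyset=W_{(i)} .\tag{4}$$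
Indeed, $L_iW_I$ consists of all terms of $W_{iI}$ except the one with only adjoints, and $L_i^*$ times the $j=0$ term of $W_I$ is that missing term. Finally $L_i^*$ times the terms of $W_I$ with $j\ge1$ is $\delta_{i,i_1}\sum_{j\ge1}L_{i_2}\cdots L_{i_j}L_{i_{j+1}}^*\cdots L_{i_m}^*=\delta_{i,i_1}W_{(i_2,\dots,i_m)}$.

By (4) and induction on length, every $W_I$ is a polynomial in the $S_i$. Conversely the span of the $W_I$ contains $1$ and is stable under left multiplication by every $S_i$. So $\mathrm{span}\{W_I\}$ is the unital $*$-algebra generated by the $S_i$. In particular $W_I\in D\bar\otimes N\subseteq M$. The same argument with the single letter $1$ shows that $\mathrm{span}\{W_{(1,\dots,1)}\}$ (including $W_\emptyset$) is the algebra of polynomials in $S$.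

Undoing the rotation,
$$(c\otimes1)S_1-(d\otimes1)S_2=1\otimes s(e_1),\qquad(d\otimes1)S_1+(c\otimes1)S_2=1\otimes s(e_2),$$
because $c^2+d^2=1$ and $cd=dc$. Hence $C\bar\otimes N$ is generated by $C\otimes1$ and the $S_i$, which commute with $C\otimes1$. So $\mathrm{span}\{xW_I:x\in C\otimes1,\ I\}$ is a weakly dense $*$-subalgebra of $C\bar\otimes N$, and the vectors $xW_I\xi_0$ span a dense subspace of $L^2(C\bar\otimes N)$.

**Step 8: different words are orthogonal.** This will let us discard words one by one. Since $L_i^*\xi_0=0$, only the term $j=m$ survives: $W_I\xi_0=L_I\xi_0$ with $L_I=L_{i_1}\cdots L_{i_m}$, and $xW_I\xi_0=L_Ix\xi_0$ for $x\in C\otimes1$. Let $I\ne J$, with $I$ at least as long as $J$. Then $L_J^*L_I$ is $0$, or it is $L_{I'}$ with $I=JI'$ and $I'$ nonempty. In the second case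
$$\langle L_Ix\xi_0,L_Jx'\xi_0\rangle=\langle L_{I'}x\xi_0,x'\xi_0\rangle=\langle x\xi_0,L_{I'}^*x'\xi_0\rangle=0,$$
because $x'\xi_0\in L^2(P)\otimes\Omega$ is annihilated by every $L_i^*$. So $xW_I\xi_0\perp x'W_J\xi_0$ whenever $I\ne J$.

**Step 9: words with a letter $\ne1$ lie in $\mathcal T$.** This supplies the second family of test elements. Let $I$ have length $m$ and contain a letter $\ne1$, let $x\in C\otimes1$ and $k\ge m$. As $x$ commutes with all $L_i$,
$$\Pi_k\,x\,L_{i_1}\cdots L_{i_j}L_{i_{j+1}}^*\cdots L_{i_m}^*\,\Pi_k=L^k\,\bigl(L_1^{*k}L_{i_1}\cdots L_{i_j}\bigr)\,x\,\bigl(L_{i_{j+1}}^*\cdots L_{i_m}^*L_1^k\bigr)\,L^{*k}.$$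
If some $i_r\ne1$ with $r\le j$, take the first such $r$. Cancelling the letters before it leaves $L_1^{*(k-r+1)}L_{i_r}\cdots$, which is $0$ because $k-r+1\ge1$ and $L_1^*L_{i_r}=0$. If some $i_r\ne1$ with $r>j$, the second bracket vanishes: its adjoint is $L_1^{*k}L_{i_m}\cdots L_{i_{j+1}}$, to which the same argument applies. For each $j$ one of the two cases occurs, so $\Pi_kxW_I\Pi_k=0$ for $k\ge m$, and $xW_I\in\mathcal T$.

**Step 10: proof of Theorem B(2).** We put the pieces together. Let $V_1$ be the closed span of the $xW_I\xi_0$ with all letters of $I$ equal to $1$ (including $I=\emptyset$), and $V_2$ the closed span of those for which $I$ has a letter $\ne1$. By Steps 7 and 8, $L^2(C\bar\otimes N)=V_1\oplus V_2$ orthogonally. Let $b\in B$. By Step 6, $b\xi_0\in L^2(C\bar\otimes N)$. By Step 9 and Lemma 2, $b\xi_0\perp V_2$. So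
$$b\xi_0\in V_1=\overline{\mathrm{span}}\{xp(S)\xi_0:\ x\in C\otimes1,\ p\text{ a polynomial}\}=\overline{\mathcal A\xi_0}=L^2(\mathcal A),$$
where the middle equality holds because the elements $xp(S)$ span a weakly dense $*$-subalgebra of $\mathcal A=(C\otimes1)\vee\{S\}''$. By (1), $b\in\mathcal A$. Thus $B\subseteq\mathcal A$. $\blacksquare$

## 8. Proofs of Theorem A and of the rest of Theorem B

**Proof of Theorem A.** Let $D$ be a MASA of $P$. Then $C=D$, and $\mathcal A=A=(D\otimes1)\vee\{S\}''$ is abelian, since $S$ commutes with $C\otimes1$. So $A$ is injective. By B(2), every injective subalgebra containing $S$ lies in $A$. In particular every injective subalgebra containing $A$ equals $A$, and $A$ is maximal injective. If $x=x^*\in A'\cap M$, then $A\vee\{x\}''$ is abelian, hence injective, and contains $S$, so $x\in A$. Since $A'\cap M$ is spanned by its self-adjoint elements, $A'\cap M=A$, and $A$ is a MASA. With $P=R$ and $D$ any MASA of $R$, for instance the infinite tensor product of diagonals in Section 1, the question of Section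 2 is answered: yes. $\blacksquare$

Two special cases connect with Section 3. For $P=\mathbb C$ and $h=0$, Theorem A says that $\{s(e_1)\}''$ is a maximal injective MASA of $N\cong L(F_n)$. In particular $N$ is not injective: otherwise $N\subseteq\{s(e_1)\}''$ would be abelian, but $s(e_1)s(e_2)\Omega=e_1\otimes e_2\ne e_2\otimes e_1=s(e_2)s(e_1)\Omega$. For $P=M_2(\mathbb C)$ and $h=\mathrm{diag}(\alpha,\beta)$ with $\alpha\neq\beta$, it says that the matrices $\mathrm{diag}(a,b)$ with $a\in\{s_\alpha\}''$, $b\in\{s_\beta\}''$ form a maximal injective MASA of $M_2(N)$.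

**Proof of Theorem B(1).** We compute the relative commutant of $S$, then the joint moments of $S$ and $C$. Clearly $\mathcal A\subseteq\{S\}'\cap M$. If $x=x^*\in\{S\}'\cap M$, then $\{x,S\}''$ is abelian, hence injective, and contains $S$, so $x\in\mathcal A$ by (2) of the theorem. Hence $\{S\}'\cap M=\mathcal A$.

Let $x\in C$. Then $x\otimes1$ commutes with $q=1-LL^*$, and $q\xi_0=\xi_0$ since $L^*\xi_0=0$. By (3),
$$\tau\big((x\otimes1)S^m\big)=\langle(x\otimes1)S^mq\xi_0,q\xi_0\rangle=\langle(x\otimes1)\,qS^mq\,\xi_0,\xi_0\rangle=\tau_P(x)\int t^m\,d\sigma .$$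
With $x=1$ this says that $S$ has the semicircle law $\sigma$ with respect to $\tau$. As $\sigma$ has no atoms, $\{S\}''$ is diffuse. For general $x$ it says $\tau((x\otimes1)p(S))=\tau_P(x)\,\tau(p(S))$. So $x\otimes p(S)\mapsto(x\otimes1)p(S)$ is a trace-preserving $*$-homomorphism from a weakly dense $*$-subalgebra of $C\bar\otimes\{S\}''$ onto one of $\mathcal A$; it is multiplicative because $C\otimes1$ and $S$ commute. Being trace preserving, it extends to an isomorphism $C\bar\otimes\{S\}''\cong\mathcal A$. $\blacksquare$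

**Proof of Theorem B(3).** By (1) of the theorem we must first decide when $C\bar\otimes\{S\}''$ is injective. If $C$ is injective, then it and the abelian algebra $\{S\}''$ are hyperfinite, hence so is the tensor product. If the tensor product is injective, then so is its subalgebra $C\otimes1$. So $\mathcal A$ is injective if and only if $C$ is. Let $C$ be injective. By (2), $\mathcal A$ contains every injective subalgebra containing $S$. Since $S\in\mathcal A$, an injective algebra containing $\mathcal A$ equals $\mathcal A$, so $\mathcal A$ is maximal injective. A maximal injective $B\ni S$ satisfies $B\subseteq\mathcal A$, hence $B=\mathcal A$. $\blacksquare$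

**Proof of Theorem B(4).** If $D$ is a MASA, this is Theorem A. If not, then $D\subsetneq C$. Choose $x=x^*\in C\setminus D$ and let $D_1=D\vee\{x\}''$, an abelian algebra with $D\subsetneq D_1\subseteq C$. By the isomorphism in (1), $(D_1\otimes1)\vee\{S\}''\cong D_1\bar\otimes\{S\}''$ is abelian, hence injective, and it contains $(D\otimes1)\vee\{S\}''\cong D\bar\otimes\{S\}''$. The inclusion is strict: the conditional expectation of $D_1\bar\otimes\{S\}''$ onto $D\bar\otimes\{S\}''$ maps $x\otimes1$ to $E_D(x)\otimes1\ne x\otimes1$. So $(D\otimes1)\vee\{S\}''$ is not maximal injective. $\blacksquare$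

## 9. Interpolated free group factors

**Definition (amplification).** For a II$_1$ factor $Q$ and $s>0$, the amplification $Q^s$ is $p(Q\otimes M_k(\mathbb C))p$, where $k\ge s$ and $p$ is a projection with $(\tau_Q\otimes\mathrm{Tr})(p)=s$. Up to isomorphism it does not depend on the choices.

Example: $Q^2=M_2(Q)$. If $p$ and $r$ are projections defining $Q_1^{s}$ and $Q_2^{t}$, then $p\otimes r$ has trace $st$, so $Q_1^s\bar\otimes Q_2^t\cong(Q_1\bar\otimes Q_2)^{st}$.

The interpolated free group factors $L(F_t)$, $1<t\le\infty$, extend the family $L(F_n)$. By Dykema and Rădulescu, for $1<t<\infty$ and $\lambda>0$,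
$$L(F_t)^\lambda\cong L\big(F_{1+(t-1)\lambda^{-2}}\big).\tag{5}$$
Example: $L(F_2)^{1/2}\cong L(F_5)$.

**Proof of Corollary C.** The idea is to move the amplification from $L(F_t)$ to $Q$, which is allowed because Theorem A accepts any $P$. For $t=\infty$ apply Theorem A with $n=\infty$, $P=Q$ and any MASA $D$ of $Q$; one exists by Zorn's lemma. For $1<t<\infty$ put $\lambda=(t-1)^{1/2}$. By (5), $L(F_t)^\lambda\cong L(F_{1+(t-1)/(t-1)})=L(F_2)$, so
$$Q\,\bar\otimes\,L(F_t)\cong Q^{1/\lambda}\,\bar\otimes\,L(F_t)^\lambda\cong Q^{1/\lambda}\,\bar\otimes\,L(F_2).$$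
Here $Q^{1/\lambda}$ is a II$_1$ factor with separable predual. Apply Theorem A with $P=Q^{1/\lambda}$, $n=2$ and any MASA $D$ of $P$. $\blacksquare$
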